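# Uniform dimension of skew polynomial rings over semiprime rings

## 1. Domains: the uniform dimension is one before and after

Rings are associative and need not have an identity. Throughout, $f$ is an injective ring endomorphism of the ring $R$: it respects sums and products, and nothing is assumed about an identity.

**Definition 1.1 (skew polynomials).** $R[x,f]$ is the set of formal finite sums $\sum_{i\ge0}a_ix^i$ with $a_i\in R$, with coefficientwise addition and with
$$(ax^i)(bx^j)=a\,f^i(b)\,x^{i+j}\qquad(a,b\in R,\ i,j\ge0),\qquad f^0=\mathrm{id}_R, \tag{1}$$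
extended by distributivity. We write $S=R[x,f]$ and identify $a\in R$ with $ax^0$.

For example, if $R=\mathbb C$ and $f$ is complex conjugation, then $(1x)(i\,x^0)=-i\,x$. If $R=2\mathbb Z$ and $f=\mathrm{id}$, the symbol $x$ is not an element of the ring: only even multiples $2kx^i$ occur.

**Definition 1.2 (uniform dimension).** Submodules of a module are *independent* if their sum is direct. We write $\dim M\ge n$ if $M$ contains $n$ nonzero independent submodules; $\dim M$ is the supremum of such $n$. A nonzero module is *uniform* if any two nonzero submodules meet nontrivially, that is, if its dimension is $1$. A submodule $N\subseteq M$ is *essential* if it meets every nonzero submodule of $M$. For a ring $T$, $\dim T$ is the dimension of $T$ as a left module over itself, so the submodules are the left ideals.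

For a field $K$ we have $\dim K^n=n$. In the free algebra $K\langle y,z\rangle$ the left ideals generated by $y,\,yz,\,yz^2,\dots$ are independent: their elements are combinations of words ending in $y$, in $yz$, in $yz^2$, and so on, and no word has two of these endings. So $\dim K\langle y,z\rangle=\infty$.

Modules over a ring $T$ without identity are modules over $\mathbb Z\oplus T$ with the same submodules, so the textbook facts apply. We use four of them.

* (U1) If $N$ is essential in $M$, then $\dim N=\dim M$.
* (U2) $\dim(M\oplus N)=\dim M+\dim N$. With (U1): if $n$ independent uniform submodules of $M$ have an essential sum, then $\dim M=n$.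
* (U3) If $M\neq0$ and $\dim M<\infty$, then $M$ contains a uniform submodule.
* (U4) If $N\subseteq M$, then $\dim M\le\dim N+\dim M/N$.

Fact (U4) follows from the first two. By Zorn's lemma take $C\subseteq M$ maximal with $C\cap N=0$. If a submodule $X$ satisfies $X\cap(N\oplus C)=0$, then $(C+X)\cap N=0$: from $c+x=y$ with $y\in N$ we get $x=y-c\in N\oplus C$, so $x=0$ and $y=c\in C\cap N=0$. By maximality $X\subseteq C$, so $X=0$. Thus $N\oplus C$ is essential in $M$, and $C$ embeds in $M/N$.

For an element $a$ of a ring $T$ we write $Ta=\{ta:t\in T\}$. It is a left ideal, but without an identity it need not contain $a$.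

**Proposition 1.3.** Let $R\ne0$ be a ring without zero divisors and with $\dim R<\infty$, and let $f$ be injective. Then $\dim R=\dim R[x,f]=1$.

*Proof.* **Step 1: $\dim R=1$.** Suppose two nonzero left ideals meet in $0$, and pick nonzero $a,b$ in them, so that $Ra\cap Rb=0$. We show that the nonzero left ideals $Ra,Rab,Rab^2,\dots$ are independent, which contradicts $\dim R<\infty$. If $r_0a+r_1ab+\dots+r_kab^k=0$, then $r_0a=-(r_1a+\dots+r_kab^{k-1})b\in Ra\cap Rb=0$, so $r_0=0$. Cancel $b$ on the right and repeat; all $r_i$ vanish.

**Step 2: $\dim S=1$, by lowering degrees.** The leading coefficient of a product in $S$ is $a\,f^i(b)$ with $a,b\neq0$, which is nonzero because $f$ is injective. So $S$ has no zero divisors. Suppose two nonzero left ideals of $S$ meet in $0$. Then there are nonzero $p,q$ with $Sp\cap Sq=0$; choose such a pair with $\deg p+\deg q$ minimal. Say $p=ax^i+\cdots$ and $q=bx^j+\cdots$ with leading coefficients $a,b$ and $i\ge j$. By Step 1 there are $r,s\in R$ with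
$$ra=s\,f^{i-j}(b)\neq0 .$$
Put $p'=rp-(sx^{i-j})q$. The terms of degree $i$ cancel. If $p'=0$, then $0\ne rp=(sx^{i-j})q\in Sp\cap Sq$, a contradiction. So $p'\ne0$ and $\deg p'<i$. Moreover $Sp'\cap Sq=0$: if $hp'=gq$, then $(hr)p=(hsx^{i-j}+g)q\in Sp\cap Sq=0$, so $hrp=0$, hence $h=0$ and $hp'=0$. The pair $(p',q)$ has smaller total degree, a contradiction. $\blacksquare$

The word "left" matters here. Take $R=k(s)$ for a field $k$ and $f(s)=s^2$, $f|_k=\mathrm{id}$. By Proposition 1.3, $\dim R[x,f]=1$. But the right ideals $xS$ and $sxS$ meet in $0$: the elements of the first have coefficients in $k(s^2)$, those of the second in $s\,k(s^2)$.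

What changes for more general $R$? Two things were free of charge. First, in Step 2 we used that $hrp=0$ forces $h=0$. With zero divisors $h$ may kill the leading term of $p$ and of $q$ and still not kill $q$. Second, the bound $\dim S\ge\dim R$ was trivial because $\dim R=1$. If $\dim R=n\ge2$, we must produce $n$ independent left ideals in $S$, and these have to stay independent in all degrees. The first difficulty will turn out to be harmless. The second will not.

## 2. Semiprime rings and the three theorems

**Definition 2.1.** $R$ is *semiprime* if $X^2\ne0$ for every nonzero two-sided ideal $X$.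

Domains, $K^n$ and matrix rings over fields are semiprime; $\mathbb Z/4$ is not, because of the ideal $\{0,2\}$. The problem of this talk, whose source is Fundamentalnaya i Prikladnaya Matematika, 2001, Volume 7, Issue 4, Pages 1107–1121, reads as follows. It is known that for skew polynomial rings $R[X,F]$ in many variables, with a nonempty set $X=\{x_i:i\in\Gamma\}$ of variables and a family $F=\{f_i:i\in\Gamma\}$ of injective endomorphisms of $R$, the equality $\dim R=\dim R[X,F]$ does not hold in general for semiprime $R$. *Does $\dim R=\dim R[x,f]$ hold if $R$ is semiprime, $f$ is an injective endomorphism of $R$ and $\dim R<\infty$?*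

The answer is no, even when $R$ has an identity and $f(1)=1$. What holds in general for semiprime $R$ is $\dim R[x,f]\le\dim R$, and nothing better. Precisely:

**Theorem A.** For every $n\ge2$ there are a semiprime ring $R$ with $1$ and an injective endomorphism $f$ with $f(1)=1$ such that $\dim R=n$ and $\dim R[x,f]=1$. Hence for every $1\le m\le n$ there is a pair $(R,f)$, $R$ semiprime, with $\dim R=n$ and $\dim R[x,f]=m$.

**Theorem B.** Let $R$ be semiprime and $f$ injective. Then $\dim R[x,f]$ equals the supremum of all $n$ for which there are nonzero $a_1,\dots,a_n\in R$ such that for every $k\ge0$ the sum $\sum_jRf^k(a_j)$ is direct. In particular $\dim R[x,f]\le\dim R$. By Theorem A, the pairs of finite values $(\dim R,\dim R[x,f])$, with $R\neq0$, that occur for semiprime $R$ are exactly the pairs $(n,m)$ with $1\le m\le n$.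

**Theorem C.** Let $R$ be semiprime with $\dim R<\infty$. Equality $\dim R=\dim R[x,f]$ holds if $f$ is an automorphism, or if the left singular ideal of $R$ is $0$ (in particular if $R$ is semiprime left Goldie).

Semiprimeness enters through three small facts.

**Lemma 2.2.** Let $R$ be semiprime. (a) If $Ra=0$, then $a=0$. (b) If $U$ is a left ideal with $U^2=0$, then $U=0$. (c) If $0\neq p\in S$ and $k\ge0$, there is $r\in R$ with $(rx^k)p\neq0$. In particular $Sp\ne0$.

*Proof.* (a) The set $\{y:Ry=0\}$ is a two-sided ideal, and its square is $0$, so it is $0$. (b) $U+UR$ is a two-sided ideal. Since $RU\subseteq U$, each of $U\cdot U$, $U\cdot UR$, $UR\cdot U$, $UR\cdot UR$ lies in $U^2+U^2R=0$. So $(U+UR)^2=0$ and $U=0$. (c) Let $p=\sum a_ix^i$ with $a_i\ne0$ for a certain $i$. Then $f^k(a_i)\ne0$, and by (a) there is $r$ with $rf^k(a_i)\ne0$. This is the coefficient of $x^{i+k}$ in $(rx^k)p=\sum_i rf^k(a_i)x^{i+k}$. $\blacksquare$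

## 3. Lifting independent left ideals degree by degree

The sensible first attempt at $\dim S\ge\dim R$ is this: take nonzero $a_1,\dots,a_n$ in independent left ideals of $R$ and look at $Sa_1,\dots,Sa_n$. By (1),
$$Sa_j=\bigoplus_{k\ge0}Rf^k(a_j)\,x^k. \tag{2}$$
So the $Sa_j$ are independent if and only if, for every $k\ge0$, the sum $\sum_jRf^k(a_j)$ is direct.

**Lemma 3.1.** Let $R$ be semiprime. If $a_1,\dots,a_n\in R$ are nonzero and $\sum_jRf^k(a_j)$ is direct for every $k\ge0$, then $\dim S\ge n$.

*Proof.* The left ideals (2) are nonzero by Lemma 2.2(c), and they are independent by comparing coefficients degree by degree. $\blacksquare$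

*Automorphisms.* If $f$ is an automorphism and the $Ra_j$ are independent, then $Rf^k(a_j)=f^k(R)f^k(a_j)=f^k(Ra_j)$, and these are independent for every $k$. So $\dim S\ge\dim R$.

*Commutative rings.* Let $R$ be commutative and semiprime. An element with $c^2=0$ is $0$: the ideal $\mathbb Zc+Rc$ has square $0$. If $Ra_1,\dots,Ra_n$ are independent, then $a_ia_j\in Ra_i\cap Ra_j=0$ for $i\ne j$, hence $f^k(a_i)f^k(a_j)=0$. Conversely, pairwise zero products make the sum direct: if $\sum_jr_jf^k(a_j)=0$, multiply by $r_if^k(a_i)$ to get $(r_if^k(a_i))^2=0$. So again $\dim S\ge\dim R$, for every injective $f$.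

*The point where this stops.* In general $f^k(Ra)=f^k(R)f^k(a)$ may be strictly smaller than $Rf^k(a)$. Injectivity keeps the small sets independent and says nothing about the large ones. Let $R=K\langle y,z\rangle$ with $f(y)=yz$ and $f(z)=z$. This $f$ is injective: it sends a word to the word with $z$ inserted after each $y$, and deleting the letter after each $y$ recovers the original, so distinct words have distinct images. We have $Ry\cap Rz=0$, but $f(y)=yz\in Rz$, so $Rf(y)\subseteq Rf(z)$. The independence of $Ry,Rz$ is lost in degree one.

Here $\dim R=\infty$, so this is no counterexample to the question. It shows that the $a_j$ have to be chosen with care. Theorem B says that the existence of a good choice is the only issue; Theorem C gives a good choice when the left singular ideal vanishes; Theorem A shows that in general there may be none.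

## 4. Rigid elements and the formula for $\dim R[x,f]$

Let $R$ be semiprime, and let $g$ be the supremum in Theorem B. The case $k=0$, together with $Ra_j\ne0$, gives $g\le\dim R$. Lemma 3.1 gives $\dim S\ge g$. So it remains to show $\dim S\le g$: from $n$ independent nonzero left ideals of $S$ we must extract $n$ good elements of $R$. We follow Step 2 of Proposition 1.3 and repair the place where it used the absence of zero divisors.

$S$ is graded by the degree in $x$. The *terms* of $q$ are its nonzero homogeneous components, and for $q\ne0$ the *width* $w(q)$ is the largest degree of a term minus the smallest. If $h$ is homogeneous, multiplication by $h$ on the left sends each term of $q$ to a term of $hq$ or to $0$. So $w(hq)\le w(q)$ whenever $hq\ne0$.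

**Definition 4.1.** $q\neq0$ in $S$ is *rigid* if for every homogeneous $h\in S$ either $hq=0$ or $ht\ne0$ for every term $t$ of $q$. In other words, a homogeneous element that kills one term kills $q$.

For example, let $R=K\times K$, $f=\mathrm{id}$, with idempotents $e_1=(1,0)$, $e_2=(0,1)$. Then $q=e_1x+e_2$ is not rigid, since $e_2$ kills the top term but $e_2q=e_2\ne0$. Its multiple $e_1q=e_1x$ is rigid, having a single term.

**Lemma 4.2.** Every $q\ne0$ in $S$ has a rigid multiple $hq\ne0$ with $h$ homogeneous.

*Proof.* By Lemma 2.2(c) some homogeneous $h$ has $hq\ne0$. Choose one for which $hq$ has the least number of terms. If $h'$ is homogeneous and $h'hq\ne0$, then $h'h$ is homogeneous, so $h'hq$ has at least as many terms as $hq$. Hence $h'$ kills no term of $hq$. $\blacksquare$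

*Proof of $\dim S\le g$.*

**Step 1: a tuple of minimal total width.** Let $S$ contain $n$ independent nonzero left ideals. Nonzero elements $q_1,\dots,q_n$ of them make $Sq_1,\dots,Sq_n$ independent. Among all $n$-tuples of nonzero elements with $Sq_1,\dots,Sq_n$ independent choose one with $\sum w(q_j)$ minimal. Replacing each $q_j$ by a rigid multiple as in Lemma 4.2 does not increase widths and keeps independence, since $Shq_j\subseteq Sq_j$. So we may assume that all $q_j$ are rigid. Let $t_j$ be the top term of $q_j$.

We claim that $St_1,\dots,St_n$ are independent. Steps 2 to 4 prove this; suppose it is false.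

**Step 2: cancel top terms.** This step produces the analogue of $p'$ in Proposition 1.3. There is a relation $\sum p_jt_j=0$ with not all $p_jt_j$ zero. Since the $t_j$ are homogeneous, a suitable homogeneous component of it is a relation
$$\sum_jh_jt_j=0,\qquad h_j\text{ homogeneous, all } h_jt_j \text{ in one degree } N,\qquad J=\{j:h_jt_j\neq0\}\ne\emptyset. \tag{3}$$
Among all relations of this kind choose one with $|J|$ minimal, and put $h_j=0$ for $j\notin J$. Let
$$v=\sum_{j\in J}h_jq_j .$$
For $j\in J$ the element $h_jq_j$ has top term $h_jt_j$, in degree $N$, and width at most $w(q_j)$. In particular $h_jq_j\ne0$, so $v\ne0$ by independence of the $Sq_j$. By (3) the components in degree $N$ cancel. Let $i\in J$ have maximal $w(q_i)$ among $j\in J$. Then all terms of $v$ lie in degrees from $N-w(q_i)$ to $N-1$, so $w(v)<w(q_i)$.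

**Step 3: what kills $h_iq_i$ kills $v$.** This replaces cancellation. We show:
$$\text{if } h\in S \text{ and } hh_iq_i=0,\text{ then } hh_jq_j=0 \text{ for all } j\in J,\text{ so } hv=0. \tag{4}$$
Let $h\ne0$ and let $h^{(s)}$ be its top component, of degree $s$. The component of $hh_iq_i$ in degree $s+N$ is $h^{(s)}h_it_i$, so this is $0$. Multiplying (3) by $h^{(s)}$ gives a relation $\sum_jh^{(s)}h_jt_j=0$ of the same kind, in which the summands for $j=i$ and $j\notin J$ vanish. It has fewer than $|J|$ nonzero summands, so by minimality it has none: $h^{(s)}h_jt_j=0$ for all $j\in J$. The homogeneous element $h^{(s)}h_j$ kills the term $t_j$ of the rigid element $q_j$, hence $h^{(s)}h_jq_j=0$ for all $j\in J$. In particular $(h-h^{(s)})h_iq_i=0$, and we repeat with $h-h^{(s)}$. After finitely many rounds all components of $h$ are used up, which gives (4).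

**Step 4: replace $q_i$ by $v$.** We show that $v$ and the $q_j$ $(j\ne i)$ generate independent left ideals. Let $hv+\sum_{j\ne i}g_jq_j=0$. Then
$$(hh_i)q_i+\sum_{j\ne i}(hh_j+g_j)q_j=0,$$
so $hh_iq_i=0$ by independence of the $Sq_j$. By (4), $hv=0$. Then $\sum_{j\neq i}g_jq_j=0$, so all $g_jq_j=0$. Thus we have an admissible tuple of smaller total width, contrary to Step 1. This proves the claim.

**Step 5: go down to $R$.** Write $t_j=b_jx^{n_j}$, put $N=\max_jn_j$ and $a_j=f^{N-n_j}(b_j)$, which is nonzero by injectivity. For $r\in R$ and $k\ge0$,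
$$(rx^{N-n_j+k})(b_jx^{n_j})=r\,f^{N-n_j+k}(b_j)\,x^{N+k}=r\,f^k(a_j)\,x^{N+k},$$
so $St_j\supseteq Rf^k(a_j)x^{N+k}$. Since the $St_j$ are independent, $\sum_jRf^k(a_j)$ is direct for every $k\ge0$. Hence $n\le g$. $\blacksquare$

This proves the formula and the inequality of Theorem B. Its last sentence waits for Theorem A.

## 5. Automorphisms and rings with zero left singular ideal

For $y\in R$ let $\operatorname{l.ann}(y)=\{r:ry=0\}$.

**Definition 5.1.** The *left singular ideal* of $R$ is $Z=\{y\in R:\operatorname{l.ann}(y)\text{ is an essential left ideal}\}$.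

It is $0$ for domains of finite dimension and for $K^n$. In $\mathbb Z/4$ it is $\{0,2\}$, since $\operatorname{l.ann}(2)=\{0,2\}$ is essential. It is always a two-sided ideal. For sums, $\operatorname{l.ann}(y+y')\supseteq\operatorname{l.ann}(y)\cap\operatorname{l.ann}(y')$. For right multiples, $\operatorname{l.ann}(yr)\supseteq\operatorname{l.ann}(y)$. For left multiples $ry$, let $X\neq0$ be a left ideal: if $Xr=0$, then $X\subseteq\operatorname{l.ann}(ry)$; otherwise the left ideal $Xr$ contains some $0\neq ur\in\operatorname{l.ann}(y)$ with $u\in X$, and $0\ne u\in X\cap\operatorname{l.ann}(ry)$.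

**Lemma 5.2.** A semiprime left Goldie ring (semiprime, of finite left uniform dimension, with the ascending chain condition on left annihilators) has $Z=0$.

This is standard; see e.g. Goodearl–Warfield, *An Introduction to Noncommutative Noetherian Rings*. Here is a proof that needs no identity.

*Proof.* Suppose $Z\ne0$ and choose $0\neq z\in Z$ with $\operatorname{l.ann}(z)$ maximal among the left annihilators of nonzero elements of $Z$. Let $c\in Z$. Since $Rz\ne0$ and $\operatorname{l.ann}(c)$ is essential, there is $r$ with $rz\ne0$ and $rzc=0$. So $\operatorname{l.ann}(zc)$ is strictly larger than $\operatorname{l.ann}(z)$, and $zc\in Z$; by maximality $zc=0$. Hence $zZ=0$. But $\{y\in Z:yZ=0\}$ is a two-sided ideal of square $0$, so it is $0$ and $z=0$, a contradiction. $\blacksquare$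

*Proof of Theorem C.* Let $n=\dim R<\infty$. We may assume $R\ne0$, so $n\ge1$. By Theorem B we have $\dim S\le n$, so by Lemma 3.1 it suffices to find nonzero $a_1,\dots,a_n$ with $\sum_jRf^k(a_j)$ direct for all $k\ge0$. If $f$ is an automorphism, this was done in Section 3: choose nonzero $a_j$ in $n$ independent nonzero left ideals, so that the $Ra_j$ are independent. Now let $Z=0$.

The plan is to replace independence, which $f$ may destroy, by *equations* such as $a_ja_i=0$, which $f$ preserves. The equations must be strong enough to give independence back.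

**Step 1: annihilation passes from essential submodules.** *If $L'\subseteq L$ are left ideals, $L'$ is essential in $L$ and $L'c=0$, then $Lc=0$.* Let $y\in L$. The left ideal $Q=\{r:ry\in L'\}$ is essential in $R$: for a left ideal $X\ne0$, either $Xy=0$ and $X\subseteq Q$, or $Xy$ is a nonzero left ideal inside $L$ and contains some $0\ne uy\in L'$ with $u\in X$, so that $0\ne u\in X\cap Q$. Since $Qyc\subseteq L'c=0$, the left annihilator of $yc$ is essential, so $yc\in Z=0$.

**Step 2: annihilators of powers become stationary in time.** *For every $c\in R$, $\operatorname{l.ann}(c^n)=\operatorname{l.ann}(c^{2n})$.* Put $P_0=0$ and $P_i=\operatorname{l.ann}(c^i)$ for $i\ge1$. If $P_i=P_{i+1}$, then $P_{i+1}=P_{i+2}$: from $rc^{i+2}=0$ we get $rc\in P_{i+1}=P_i$, so $rc^{i+1}=0$ if $i\ge1$, while for $i=0$ we get $rc=0$, that is, $r\in P_1$. Suppose $P_0\subsetneq P_1\subsetneq\dots\subsetneq P_{n+1}$. Then $P_i$ is not essential in $P_{i+1}$: for $i=0$ because $P_1\ne0=P_0$, and for $i\ge1$ because otherwise $P_ic^i=0$ and Step 1 give $P_{i+1}c^i=0$, that is, $P_{i+1}\subseteq P_i$. So $P_{i+1}$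 contains a nonzero left ideal meeting $P_i$ in $0$, and $\dim P_{i+1}\ge\dim P_i+1$. Hence $\dim P_{n+1}\ge n+1$, contrary to $\dim R=n$. So $P_i=P_{i+1}$ for some $i\le n$, and the chain is constant from index $n$ on.

**Step 3: non-nilpotent elements.** *Every uniform left ideal $U$ contains a non-nilpotent $u$ with $Ru\subseteq U$ uniform.* If $u\in U$ and $U\cap\operatorname{l.ann}(u)\ne0$, then this intersection is essential in $U$, so $Uu=0$ by Step 1. By Lemma 2.2(b), $U^2\ne0$, so some $u\in U$ has $Uu\neq0$ and therefore $U\cap\operatorname{l.ann}(u)=0$. Then $u\ne0$, and inductively $u^{k+1}=u^k\cdot u\ne0$, because $0\neq u^k\in U$. Finally $Ru\ne0$ lies in $U$, so it is uniform.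

**Step 4: a triangular system.** *There are non-nilpotent $a_1,\dots,a_n$ with $a_ja_i=0$ for $j>i$.* Let $L_0=R$ and, once $a_1,\dots,a_k$ are chosen, let $L_k=\bigcap_{i\le k}\operatorname{l.ann}(a_i)$. If $L_k\ne0$, take by (U3) a uniform left ideal $U_{k+1}\subseteq L_k$, and in it $a_{k+1}$ as in Step 3. The map $L_k\to Ra_{k+1}$, $r\mapsto ra_{k+1}$, has kernel $L_{k+1}$, and $Ra_{k+1}$ is uniform. By (U4), $\dim L_k\le\dim L_{k+1}+1$. So $\dim L_k\ge n-k$, which is positive for $k<n$, and we can make $n$ choices. For $j>i$ we have $a_j\in L_{j-1}\subseteq\operatorname{l.ann}(a_i)$.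

**Step 5: the system survives $f$.** Fix $k\ge0$ and put $c_j=f^k(a_j)$; then $c_jc_i=0$ for $j>i$. Let $\sum_jr_jc_j^n=0$. Multiplying on the right by $c_1^n$ removes all summands with $j>1$ and gives $r_1c_1^{2n}=0$, so $r_1c_1^n=0$ by Step 2. Now multiply the remaining relation by $c_2^n$, and so on. All $r_jc_j^n$ vanish. So $\sum_jRf^k(a_j^n)$ is direct for every $k\ge0$, and $a_j^n\ne0$. Thus the elements $a_1^n,\dots,a_n^n$ are as required. $\blacksquare$

## 6. Folding $n$ uniform left ideals into one

Theorem B tells us what a counterexample with $\dim R=2$ needs: for any two nonzero $r,s\in R$ the left ideals $Rf^k(r)$, $Rf^k(s)$ should meet for some $k$. The plan is to let $R$ have two uniform ideals, $A$ and a copy of $D=tK[t]$, and to let $f$ send both into $A$, where any two nonzero left ideals meet. Since $A$ and $D$ multiply to $0$ in $R$, their images must multiply to $0$ inside $A$. So $A$ must be uniform on the left and yet contain a copy $f_A(A)$ of itself and an element $d$, to be the image of $t$, with $d\,f_A(A)=0=f_A(A)\,d$. By Theorem C such a ring has to be singular.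 It exists:

**Proposition 6.1.** Let $K$ be a field. There are a $K$-algebra $\hat A=K\oplus A$ with $1$ and augmentation ideal $A=\ker(\varepsilon:\hat A\to K)$, a unital injective algebra endomorphism $f_A$ of $\hat A$ with $f_A(A)\subseteq A$, and $d\in A$ such that

1. for nonzero $a,b\in\hat A$: $Aa\cap Ab\ne0$;
2. $aAb\ne0$ for nonzero $a,b\in A$;
3. $d\,f_A(A)=0=f_A(A)\,d$, and $d,d^2,d^3,\dots$ are linearly independent.

We call these properties 6.1(1), 6.1(2), 6.1(3). Sections 7 to 9 prove the proposition. Here we show that it gives Theorem A.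

*Proof of Theorem A from Proposition 6.1.* Let $n\ge2$, write $f_A^i$ for the powers of $f_A$, let $D=tK[t]$, and let
$$R=\{(u,v_1,\dots,v_{n-1})\in\hat A\times K[t]^{n-1}:\ \varepsilon(u)=v_1(0)=\dots=v_{n-1}(0)\}.$$
This is a ring with $1$. It contains the ideal $I=A\times D^{n-1}$, and $R=K1\oplus I$.

**Step 1: a homomorphism $F:R\to\hat A$ that folds the factors together.** Put
$$F\big(\lambda+(a,\delta_1,\dots,\delta_{n-1})\big)=\lambda+f_A^{\,n-1}(a)+\sum_{i=1}^{n-1}f_A^{\,i-1}(\delta_i(d)). \tag{5}$$
For $n=2$ this is $\lambda+f_A(a)+\delta_1(d)$. On each of the $n$ factors of $I$ the map is a homomorphism into $A$. The images of different factors annihilate each other: for $i<j\le n-1$,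
$$f_A^{i-1}(d)\,f_A^{j-1}(d)=f_A^{i-1}\big(d\,f_A^{j-i}(d)\big)=0,\qquad f_A^{i-1}(d)\,f_A^{n-1}(a)=f_A^{i-1}\big(d\,f_A^{n-i}(a)\big)=0$$
(the second for every $i\le n-1$) by 6.1(3), and likewise in the reverse order; every $\delta(d)$ with $\delta\in D$ is a multiple of $d$ on either side by a polynomial in $d$, so this covers all products. Therefore $F$ is multiplicative on $I$, and it is a unital homomorphism on $R=K1\oplus I$.

**Step 2: $F$ is injective.** Let $F$ vanish on $\lambda+(a,\delta_1,\dots,\delta_{n-1})$. Applying $\varepsilon$ gives $\lambda=0$. What remains is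
$$\delta_1(d)+f_A(y)=0,\qquad y=f_A^{\,n-2}(a)+\sum_{i\ge2}f_A^{\,i-2}(\delta_i(d))\in A.$$
Multiply by $d$ on the left: $d\,\delta_1(d)=0$, so $\delta_1=0$ since the powers of $d$ are independent. Then $f_A(y)=0$ and $y=0$. The equation $y=0$ has the same form with one summand fewer. Repeating, we get $\delta_2=\dots=\delta_{n-1}=0$ and finally $a=0$.

**Step 3: the endomorphism.** For $r=\lambda+(a,\delta_1,\dots,\delta_{n-1})$ we have $\varepsilon(F(r))=\lambda$, so
$$f(r)=(F(r),\lambda,\dots,\lambda)$$
lies in $R$. As $F$ and $r\mapsto\lambda$ are unital homomorphisms and $F$ is injective, $f$ is an injective ring endomorphism of $R$ with $f(1)=1$.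

**Step 4: $\dim R=n$.** Let $I_0=A\times0$, and for $1\le i\le n-1$ let $I_i$ be the $i$-th copy of $D$. These $n$ nonzero left ideals are independent with sum $I$. *$I_0$ is uniform:* if nonzero left ideals $X,Y\subseteq I_0$ contain $(a,0)$, $(b,0)$ with $a,b\ne0$, then $X\cap Y\supseteq(Aa\cap Ab)\times0\ne0$ by 6.1(1). *$I_i$ is uniform for $i\ge1$:* for nonzero $a,b\in D$ in two left ideals, $0\ne ab=ba$ lies in both. *$I$ is essential:* let $0\ne r=(u,v_1,\dots,v_{n-1})$. If some $v_i\ne0$, multiply by the element $t$ of $I_i$ to get $0\ne tv_i\in I_i\cap Rr$. If all $v_i=0$, then $\varepsilon(u)=0$ and $r\in I$. By (U2), $\dim R=n$.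

**Step 5: $R$ is semiprime.** Let $X\ne0$ be an ideal with $X^2=0$. By Step 4 there is $0\ne(a,\delta_1,\dots,\delta_{n-1})\in X\cap I$. Its square is $0$, so all $\delta_i=0$ and $a\ne0$. Since $(A\times0)X\subseteq X$, we have $(aAa)\times0\subseteq X^2=0$, while $aAa\ne0$ by 6.1(2), a contradiction.

**Step 6: $\dim R[x,f]=1$.** Let $r,s\in R$ be nonzero. Then $F(r),F(s)\ne0$, and multiplying $f(r)$ and $f(s)$ by elements of $A\times0$ shows
$$Rf(r)\cap Rf(s)\supseteq\big(AF(r)\cap AF(s)\big)\times0\neq0$$
by 6.1(1). So $Rf(r)+Rf(s)$ is never direct. By Theorem B (the condition for $k=1$), $\dim R[x,f]\le1$, and it is at least $1$ because $R\ne0$.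

**Step 7: all pairs $1\le m\le n$.** For $m=n$ take $R=K^n$ and $f=\mathrm{id}$; then $R[x,f]=K[x]^n$ has dimension $n$. For $m<n$ let $(R',f')$ be the example above with $\dim R'=n-m+1\ge2$, and take $R=R'\times K^{m-1}$, $f=f'\times\mathrm{id}$. This is semiprime, as a product of semiprime rings with $1$, and $R[x,f]=R'[x,f']\times K[x]^{m-1}$. Dimension is additive on products of rings with $1$: the factors are direct summands as left modules, their submodules are their own left ideals, and (U2) applies. So $\dim R=(n-m+1)+(m-1)=n$ and $\dim R[x,f]=1+(m-1)=m$. $\blacksquare$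

*End of the proof of Theorem B.* If $R\ne0$ is semiprime with finite values $(\dim R,\dim R[x,f])=(n,m)$, then $m\ge1$ because $R[x,f]\ne0$, and $m\le n$. Conversely, Theorem A gives all pairs $1\le m\le n$ with $n\ge2$, and $R=K$, $f=\mathrm{id}$ gives $(1,1)$. $\blacksquare$

The case $n=2$, $m=1$ answers the question of Section 2 in the negative, once $\hat A$ is built.

## 7. Tensor extensions: adjoining letters with a prescribed right action

We build $\hat A$ by repeatedly adjoining new letters whose products with old elements *on the right* are prescribed, and whose products on the left are free.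

**Definition 7.1.** Let $C$ be a unital $K$-algebra and $M$ a right $C$-module. Put $C\langle M\rangle=\bigoplus_{j\ge0}C\otimes M^{\otimes j}$ (tensor products over $K$), with
$$(c\otimes m_1\otimes\dots\otimes m_j)(c'\otimes m_1'\otimes\cdots)=c\otimes m_1\otimes\dots\otimes m_jc'\otimes m_1'\otimes\cdots\quad(j\ge1)$$
and $c(c'\otimes m_1'\otimes\cdots)=cc'\otimes m_1'\otimes\cdots$.

This is the tensor ring of the bimodule $C\otimes_KM$ over $C$, so it is associative. It contains $C$ and $M=1\otimes M$; the product $m\cdot c$ is the module action, and $c\cdot m=c\otimes m$ is free.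

*Universal property.* A unital homomorphism $\alpha:C\to E$ and a linear map $\mu:M\to E$ with $\mu(mc)=\mu(m)\alpha(c)$ extend uniquely to a unital homomorphism
$$C\langle M\rangle\to E,\qquad c\otimes m_1\otimes\dots\otimes m_j\mapsto\alpha(c)\mu(m_1)\cdots\mu(m_j).$$
It is multiplicative because $\mu(m_j)\alpha(c')=\mu(m_jc')$, and unique because $C$ and $M$ generate.

*Augmentation.* If $C=K\oplus C_+$ is augmented, so is $C\langle M\rangle$ (extend by $0$ on $M$), with $C\langle M\rangle_+=C_+\oplus\bigoplus_{j\ge1}C\otimes M^{\otimes j}$.

*Example.* Let $C=K[e]$ with $C_+=eK[e]$, and let $M=Kd$ with $de=0$. Then $C\langle M\rangle$ has basis $e^id^j$, and $e^id^j\cdot e^kd^l=0$ if $j,k\ge1$: it is $K\langle e,d\rangle$ modulo $de=0$. Note that $ed\ne0$.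

The letters that produce common left multiples will be functionals. Let functionals on $C$ carry the right action $(\varphi c)(c')=\varphi(cc')$. If $\varphi(a)=1$ and $\varphi(aC_+)=0$, then $(\varphi a)(c')=\varphi(ac')=\varepsilon(c')$, so $\varphi a$ is the augmentation. If we can do this for $a$ and for $b$, we get $\varphi a=\psi b\neq 0$, a common left multiple. Such $\varphi$ will exist as soon as $a\notin C_+^q$ for some $q$, so we must keep $\bigcap_qC_+^q=0$ throughout the construction. The following lemma does that. For a right $C$-module $M$, $MC_+^k$ is the span of all products, and $C_+^0=C$.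

**Lemma 7.2.** If $\bigcap_kC_+^k=0$ and $\bigcap_kMC_+^k=0$, then $\bigcap_kC\langle M\rangle_+^k=0$.

*Proof.* Let $E=C\langle M\rangle$. Since $E_+$ is homogeneous for the tensor degree, so is $E_+^k$, and it suffices to treat one degree $j$ at a time.

**Step 1: locate the degree $j$ part of $E_+^k$.** It is spanned by products of $k$ factors from $C_+$ and from $C\otimes M^{\otimes i}$, $i\ge1$, of total degree $j$. At most $j$ factors have positive degree, so at least $k-j$ lie in $C_+$. Multiplying out, the factors from $C_+$ that stand before the first element of $M$ are collected in the first tensor position, and those that stand after an element of $M$ are absorbed by it through the module action; the $C$-parts of the other factors do no harm, because $C_+^{n}C\subseteq C_+^{n}$. So the product lies in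
$$C_+^{n_0}\otimes MC_+^{n_1}\otimes\dots\otimes MC_+^{n_j}\qquad\text{with }\textstyle\sum n_l\ge k-j .$$

**Step 2: separate.** Put $V_0=C$, $V_0^{(q)}=C_+^q$, and $V_l=M$, $V_l^{(q)}=MC_+^q$ for $1\le l\le j$. If $k\ge(j+1)(q+1)$, then $\sum n_l\ge k-j>(j+1)q$, so some $n_l\ge q$. Hence the degree $j$ part of $E_+^k$ lies in the kernel of $\bigotimes_lV_l\to\bigotimes_lV_l/V_l^{(q)}$. Let $0\ne z\in\bigotimes_lV_l$. It lies in $\bigotimes_lY_l$ for finite-dimensional $Y_l\subseteq V_l$. The spaces $Y_l\cap V_l^{(q)}$ decrease with $q$ and have intersection $0$, so by finite dimension they are all $0$ for some $q$. Then each $Y_l\to V_l/V_l^{(q)}$ is injective, hence so is the tensor product of these maps over the field $K$, and $z$ has nonzero image. So $z\notin E_+^k$ for $k\ge(j+1)(q+1)$. $\blacksquare$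

## 8. A tower of algebras in which left ideals meet

*How the endomorphism dictates the letters.* Suppose we send each letter $m$ to a new letter $\tilde m$, a copy of $m$, with right action arranged so that $\tilde m f(c)$ is the copy of $mc$ and $\tilde m d=0$. Then $f(A)d=0$. But $d\,\tilde m=d\otimes\tilde m\ne0$, because left multiplication in a tensor extension is free, so $d\,f(A)=0$ fails. The remedy is to put a fixed letter $e$ in front, $f(m)=e\tilde m$, and to arrange $de=0$. Now $f(m)f(m')=e\,\tilde m\,e\,\tilde m'$, so we have to say what $e$ and the older copies do to $\tilde m$ on the right. We use two slots, that is, row vectors. Let $\tilde m=(m,0)$; let $e$ move the first slot to the second, $(m,0)e=(0,m)$; and let an older copy $(\alpha,\beta)$ move the second slot back while multiplying, $(0,m)\cdot(\alpha,\beta)=(m\alpha,m\beta)$. Thus $e$ acts as the matrix $E_{12}$ and $(\alpha,\beta)$ acts as the matrix with zero first row and second row $(\alpha,\beta)$. These actions form a homomorphism $\pi$ into $2\times2$ matrices, which is built along with the algebra. The letters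 given by functionals, in particular $d$, act on row vectors as $0$.

**Construction 8.1.** Let $B_{-2}=B_{-1}=K$, $M_{-2}=0$, $M_{-1}=Ke$ (one-dimensional), $B_0=B_{-1}\langle M_{-1}\rangle=K[e]$, and let $\pi_0:B_0\to M_2(B_{-2})=M_2(K)$ be the unital homomorphism with $e\mapsto E_{12}$. For $n\ge0$, given $B_n$ and a unital homomorphism $\pi_n:B_n\to M_2(B_{n-2})$, define the following.

* $N_n=\bigoplus_{q\ge1}(B_n/B_{n+}^q)^*$. The elements of the $q$-th summand are the linear functionals on $B_n$ that vanish on the ideal $B_{n+}^q$, with right action $(\varphi c)(c')=\varphi(cc')$. Let $\varepsilon_q$ be the augmentation, viewed in the $q$-th summand.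
* $\Theta_n=M_{n-2}^{1\times2}$, row vectors. This is a right $M_2(B_{n-2})$-module, hence a right $B_n$-module via $\pi_n$.
* $M_n=N_n\oplus\Theta_n$ and $B_{n+1}=B_n\langle M_n\rangle$.
* $\pi_{n+1}:B_{n+1}\to M_2(B_{n-1})$ extends $\pi_n$, is $0$ on $N_n$, and on $\Theta_n$ is
$$\pi_{n+1}(\alpha,\beta)=\begin{pmatrix}0&0\\ \alpha&\beta\end{pmatrix}. \tag{6}$$

The last item makes sense because $M_{n-2}\subseteq B_{n-1}$. The condition $\mu(mc)=\mu(m)\pi_n(c)$ of the universal property is trivial on the submodule $N_n$. On $\Theta_n$ it says that the matrix with second row $(\alpha,\beta)\pi_n(c)$ is the product of (6) with $\pi_n(c)$; this is the definition of the action on $\Theta_n$, since the action of $B_{n-2}$ on $M_{n-2}$ is multiplication in $B_{n-1}$.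

Let $\hat A=\bigcup B_n$, $A=\bigcup B_{n+}$ and $\pi=\bigcup\pi_n:\hat A\to M_2(\hat A)$. The elements of the spaces $M_n$, $n\ge-1$, are called *letters*. By the shape of the augmentation ideal of a tensor extension and induction, $B_{n+}$ is generated as a non-unital algebra by the letters in $M_{-1},\dots,M_{n-1}$, and $A$ by all letters.

*The first functionals by hand.* On $B_0=K[e]$ let $\delta_k$ be the functional with $\delta_k(e^j)=1$ if $j=k$ and $0$ otherwise. Then $\delta_0e=0$ and $\delta_{k+1}e=\delta_k$. The first summand of $N_0$ is spanned by $\varepsilon_1=\delta_0$, so $\varepsilon_1e=0$. In the second summand, with basis $\delta_0=\varepsilon_2$ and $\delta_1$, we have $\delta_1\cdot e=\varepsilon_2=\varepsilon_2\cdot1$, a common nonzero left multiple of $e$ and $1$. Note also why $N_n$ is a *direct sum* over $q$ and not the union of these spaces inside $B_n^*$. In the union for $B_0$ we would have $\delta_k=\delta_{k+1}e$ for all $k$, so the module would equal its product with $B_{0+}$, and the hypothesis $\bigcap_kMC_+^k=0$ of Lemma 7.2 would fail.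

**Lemma 8.2.** $\bigcap_kB_{n+}^k=0$ and $\bigcap_kM_nB_{n+}^k=0$ for all $n\ge-2$.

*Proof.* For $n=-2,-1$ we have $B_{n+}=0$. Let $n\ge0$ and assume the lemma for smaller indices. The first statement is Lemma 7.2 for $C=B_{n-1}$, $M=M_{n-1}$. For the second, we treat the two summands of $M_n$ separately.

**Step 1: $N_n$.** The $q$-th summand is killed by $B_{n+}^q$: if $c\in B_{n+}^q$, then $(\varphi c)(c')=\varphi(cc')=0$, since $cc'\in B_{n+}^q$. So for $k\ge q$ the $q$-th component of $N_nB_{n+}^k$ is $0$, and $\bigcap_kN_nB_{n+}^k=0$.

**Step 2: $\Theta_n$.** Write $B=B_{n-2}$ and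
$$\mathcal J=\begin{pmatrix}B_+&B\\B_+&B_+\end{pmatrix}\subseteq M_2(B).$$
Multiplying out, and using that $B_+$ is an ideal, one sees that $\mathcal J$ is closed under multiplication and that $\mathcal J^2\subseteq M_2(B_+)$: the $(1,2)$ entry of a product lies in $B_+B+BB_+\subseteq B_+$, the $(1,1)$ entry in $B_+B_++BB_+$, the $(2,1)$ entry in $B_+B_+$, the $(2,2)$ entry in $B_+B+B_+B_+$. The generators of $B_{n+}$ are letters from $M_{-1},\dots,M_{n-1}$. Under $\pi_n$ a letter of $M_{-1}=Ke$ goes to a multiple of $E_{12}$, a letter of $N_l$ to $0$, and a letter of $\Theta_l$, $0\le l\le n-1$, to a matrix with zero first row and second row in $M_{l-2}^{1\times2}$, where $M_{l-2}\subseteq B_{l-1,+}\subseteq B_+$. All these matrices lie in $\mathcal J$, so $\pi_n(B_{n+})\subseteq\mathcal J$. Hence $\pi_n(B_{n+}^{2k})\subseteq\mathcal J^{2k}\subseteq M_2(B_+^k)$ and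
$$\Theta_nB_{n+}^{2k}\subseteq(M_{n-2}B_{n-2,+}^k)^{1\times2}.$$
The intersection over $k$ is $0$ by the induction hypothesis for $n-2$. $\blacksquare$

**Lemma 8.3.** If $a,b\in B_n$ $(n\ge0)$ are nonzero, there are $q\ge1$ and $\varphi,\psi\in N_n\subseteq A$ with $\varphi a=\psi b=\varepsilon_q\ne0$.

*Proof.* Write $B=B_n$. By Lemma 8.2 choose $q\ge1$ with $a,b\notin B_+^q$. Suppose $a\in aB_++B_+^q$. Substituting this into itself, $a\in(aB_++B_+^q)B_++B_+^q\subseteq aB_+^2+B_+^q$, and after further rounds $a\in aB_+^q+B_+^q=B_+^q$, a contradiction. So there is a functional $\varphi$ on $B$ with $\varphi(a)=1$ and $\varphi(aB_++B_+^q)=0$. It belongs to the $q$-th summand of $N_n$. For $c'\in B$ we have $c'-\varepsilon(c')\in B_+$, so $(\varphi a)(c')=\varphi(ac')=\varepsilon(c')\varphi(a)=\varepsilon(c')$, that is, $\varphi a=\varepsilon_q$. In the same way, with the same $q$, find $\psi$ for $b$. $\blacksquare$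

*Proof of 6.1(1).* Nonzero $a,b\in\hat A$ lie in some $B_n$ with $n\ge0$, and in $B_{n+1}$ we have $0\ne\varepsilon_q=\varphi a=\psi b\in Aa\cap Ab$.

*Proof of 6.1(2).* Let $a,b\in B_{n+}$ be nonzero, $n\geq 0$, and choose $\varphi\in N_n$ with $\varphi b=\varepsilon_q\ne0$. Then $a\varphi b=a\cdot\varepsilon_q=a\otimes\varepsilon_q\ne0$ in $B_n\otimes M_n\subseteq B_{n+1}$.

## 9. The endomorphism $f_A$ and the element $d$

Let $\iota:\hat A\to M_2(\hat A)$ be the unital homomorphism $\iota(c)=\operatorname{diag}(c,\varepsilon(c))$. It is injective.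

**Step 1: construct $f_n$, keeping $\pi$ as a witness.** We construct unital homomorphisms $f_n:B_n\to B_{n+2}$ for $n\ge-1$, each extending the previous one, with
$$f_n(B_{n+})\subseteq eB_{n+2},\qquad \pi_{n+2}f_n=\iota|_{B_n}. \tag{7}$$
Let $f_{-1}$ be the inclusion $K\subseteq B_1$; then (7) holds, both sides of the second equation being scalar matrices. Given $f_n$, define $f_{n+1}:B_{n+1}=B_n\langle M_n\rangle\to B_{n+3}$ as the extension of $f_n$ with
$$f_{n+1}(m)=e\cdot(m,0),\qquad m\in M_n,\quad(m,0)\in\Theta_{n+2}=M_n^{1\times2}\subseteq M_{n+2}\subseteq B_{n+3}. \tag{8}$$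

*The universal property applies.* Let $c\in B_n$. The element $f_n(c)\in B_{n+2}$ acts on $\Theta_{n+2}$ through $\pi_{n+2}(f_n(c))=\operatorname{diag}(c,\varepsilon(c))$, by (7). So
$$f_{n+1}(m)f_n(c)=e\cdot(m,0)\operatorname{diag}(c,\varepsilon(c))=e\cdot(mc,0)=f_{n+1}(mc).$$

*The second part of (7) persists.* By (6),
$$\pi(f_{n+1}(m))=E_{12}\begin{pmatrix}0&0\\m&0\end{pmatrix}=\begin{pmatrix}m&0\\0&0\end{pmatrix}=\iota(m),$$
because $\varepsilon(m)=0$. So $\pi_{n+3}f_{n+1}$ and $\iota$ agree on $B_n$ and on $M_n$, hence on $B_{n+1}$.

*The first part of (7) persists.* Every element of $B_{n+1,+}$ is a sum of products that begin with a letter, and the image of that letter lies in $eB_{n+3}$, by (8) for letters in $M_n$ and by (7) for earlier ones.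

For example, $f_0(e)=e\cdot(e,0)$ with $(e,0)\in\Theta_1$. For $m\in M_0$ the slots work as planned: in $f_1(m)f_0(e)=e\,(m,0)\,e\,(e,0)$ we have $(m,0)e=(0,m)$ and $(0,m)\cdot(e,0)=(me,0)$, so the product is $e\,(me,0)=f_1(me)$.

**Step 2: $f_A$ is injective and maps $A$ into $A$.** Let $f_A=\bigcup f_n$, a unital algebra endomorphism of $\hat A$. By (7), $\pi f_A=\iota$, which is injective, so $f_A$ is injective. Also by (7), $f_A(A)\subseteq e\hat A\subseteq A$.

**Step 3: the element $d$, and $d\,f_A(A)=0$.** Let $d=\varepsilon_1\in N_0\subseteq M_0\subseteq B_1$. For $c'\in B_0$ we have $(de)(c')=\varepsilon(ec')=0$, so $de=0$. Hence $d\,f_A(A)\subseteq de\hat A=0$.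

**Step 4: $f_A(A)\,d=0$.** Every element of $A$ is a sum of products that end with a letter $m\in M_n$, $n\ge-1$, so it suffices to show $f_A(m)d=0$. We have $f_A(m)d=e\cdot(m,0)d$ with $(m,0)\in\Theta_{n+2}$. Since $n+2\ge1$, the element $d\in B_1\subseteq B_{n+2}$ acts on $\Theta_{n+2}$ through $\pi(d)$, and $\pi(d)=0$ because $\pi$ vanishes on $N_0$. So $(m,0)d=0$.

**Step 5: the powers of $d$ are independent.** In $B_1=B_0\langle M_0\rangle$ we have $d^j=1\otimes d\otimes\dots\otimes d$ with $j$ factors $d$. These elements are nonzero and lie in different tensor degrees.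

Steps 3 to 5 give 6.1(3). With 6.1(1) and 6.1(2) from Section 8 and Step 2 this proves Proposition 6.1, and with it Theorem A. $\blacksquare$

One can see directly how the rings $R$ of Section 6 escape Theorem C. The left annihilator of $d$ in $\hat A$ contains $f_A(e)\ne0$. The left annihilator of $(d,0,\dots,0)$ in $R$ therefore contains a nonzero element of the uniform left ideal $I_0$, so it meets $I_0$ in an essential submodule of $I_0$, and it contains $I_1,\dots,I_{n-1}$. Since $I=I_0\oplus\dots\oplus I_{n-1}$ is essential in $R$, this left annihilator is essential, and $(d,0,\dots,0)$ is a nonzero element of the left singular ideal of $R$.
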